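# The last iterate of greedy SGD on interpolated quadratics decays at rate $1/t$

## 1. Two perpendicular lines, one of them rarely sampled

Fix $\lambda\in(0,1)$. In the plane, start at $x_0=e_1=(1,0)$ and repeat the following random step. With probability $\lambda$ set the first coordinate to $0$; with probability $1-\lambda$ set the second coordinate to $0$. Measure progress by
$$f(x)=\tfrac12\big(\lambda\, x_{(1)}^2+(1-\lambda)\,x_{(2)}^2\big),$$
where $x_{(i)}$ is the $i$-th coordinate. The point stays at $e_1$ until the first time the $\lambda$-event occurs, and then it is at $0$ forever. So $x_t=e_1$ with probability $(1-\lambda)^t$, and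
$$\mathbb E f(x_t)=\tfrac12\,\lambda(1-\lambda)^t. \tag{1}$$

For each fixed $\lambda$ this decays exponentially. But suppose that we want a bound that does not depend on $\lambda$. At $t=2$ take $\lambda=\frac13$: the value is $\frac12\cdot\frac13\cdot\frac49=\frac2{27}$. For general $t\ge1$ take $\lambda=\frac1{t+1}$:
$$\mathbb E f(x_t)=\frac1{2(t+1)}\Big(\frac t{t+1}\Big)^t\ge\frac1{2e(t+1)},\tag{2}$$
because $(1+1/t)^t\le e$. At each time some $\lambda$ makes the error about $1/t$: the direction that matters is sampled so rarely that it has a constant chance of not having been sampled yet.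

This process is stochastic gradient descent (SGD) on a random quadratic. So no bound uniform over such problems can beat $1/t$. Is $1/t$ achieved, at the last iterate, by every problem of this kind? In this example the two random matrices commute, and we shall see that the commuting case is easy. What happens when the matrices do not commute is the subject of these notes.

## 2. Random quadratics with a common minimizer, and the statements

Throughout, matrices are real and symmetric unless said otherwise, and $M\preceq N$ means that $N-M$ is positive semidefinite. We use the following standard facts.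

* If $M\preceq N$, then $CMC^\top\preceq CNC^\top$ for every matrix $C$, and $\operatorname{tr}(PM)\le\operatorname{tr}(PN)$ for every $P\succeq0$.
* If $M\succeq0$, then $\|M\|=\sup_{\|x\|=1}x^\top Mx$, so $M\preceq\|M\|I$.
* If $B$ has its spectrum in an interval and two polynomials satisfy $p\le r$ on that interval, then $p(B)\preceq r(B)$.

**Definition (the model).** Let $\beta>0$. Let $f(x)=\mathbb E_{\xi\sim\mathcal D}[f_\xi(x)]$ on $\mathbb R^d$, with
$$f_\xi(x)=\tfrac12(x-x^*)^\top H_\xi(x-x^*),\qquad H_\xi\succeq0,\quad \|H_\xi\|\le\beta .$$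
Each $f_\xi$ is $\beta$-smooth, meaning that its gradient $\nabla f_\xi(x)=H_\xi(x-x^*)$ is $\beta$-Lipschitz. All $f_\xi$ share the minimizer $x^*$; this is called *interpolation*. SGD with the *greedy* step $1/\beta$ is
$$x_{t+1}=x_t-\tfrac1\beta\nabla f_{\xi_t}(x_t),\qquad \xi_0,\xi_1,\dots\ \text{i.i.d. from }\mathcal D .$$

In Section 1, $\beta=1$, $x^*=0$, and $H_\xi$ is $e_1e_1^\top$ with probability $\lambda$ and $e_2e_2^\top$ with probability $1-\lambda$. A step replaces $x$ by $(I-e_ie_i^\top)x$, which sets coordinate $i$ to zero. By contrast, $f_1(x)=\frac12x^2$ and $f_2(x)=\frac12(x-1)^2$ on $\mathbb R$ do not interpolate, since their minimizers differ.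

**Definition (the rate).** Let
$$R(t):=\sup\frac{\mathbb E[f(x_t)-f(x^*)]}{\beta\|x_0-x^*\|^2},$$
the supremum being over all dimensions $d$, all such $\mathcal D$, all $\beta>0$ and all $x_0\ne x^*$. Let $\gamma^*:=\sup\{\gamma:R(t)=O(t^{-\gamma})\}$.

The problem, as posed in "Last-Iterate Convergence of Randomized Kaczmarz and SGD… — Plain-Language Explanation" (https://gist.science/paper/2604.09909), is to find $\gamma^*$. The earlier bounds recorded there are $R(t)=O(t^{-1/2})$, by Attia et al. (2025), and a later improvement to $R(t)=O(t^{-(3/4+\theta)})$ for a fixed constant $\theta\ge0.001$. The answer is $\gamma^*=1$.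

**Theorem 1.** For all $t\ge0$,
$$\frac1{2e\,(t+1)}\le R(t)\le\frac6{t+1}.$$
Hence $R(t)=O(t^{-\gamma})$ holds for every $\gamma\le1$ and fails for every $\gamma>1$, that is, $\gamma^*=1$. The lower bound is already attained by randomized Kaczmarz with importance sampling in dimension $2$.

The proof covers all stable constant steps and a weaker assumption.

**Theorem 2.** Let $H_\xi\succeq0$ be random symmetric matrices with $\mathbb E\|H_\xi\|^2<\infty$, let $H=\mathbb EH_\xi$, and assume
$$\mathbb E[H_\xi^2]\preceq\beta H.\tag{A}$$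
Run $x_{t+1}=x_t-\eta\nabla f_{\xi_t}(x_t)$ with constant $\eta\in(0,2/\beta)$ and i.i.d. $\xi_t$. Then for all $t\ge0$:

* (a) if $0<\eta\le1/\beta$, then $\displaystyle\mathbb E[f(x_t)-f(x^*)]\le\frac{6\,\|x_0-x^*\|^2}{\eta\,(t+1)}$;
* (b) if $1/\beta<\eta<2/\beta$, then $\displaystyle\mathbb E[f(x_t)-f(x^*)]\le\frac9{(1-\eta\beta/2)^6}\cdot\frac{\|x_0-x^*\|^2}{\eta\,(t+1)}$.

Conversely, let $R_\kappa(t)$ be the analogue of $R(t)$, under $\|H_\xi\|\le\beta$, for the step $\eta=\kappa/\beta$.

* (c) For $\kappa\in(0,2)$ and $(t+1)\kappa(2-\kappa)\ge1$: $\displaystyle R_\kappa(t)\ge\frac1{2e\,\kappa(2-\kappa)(t+1)}$. So (a) is optimal, including its dependence on $\eta$, up to an absolute constant.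
* (d) For $\kappa\ge2$: $R_\kappa(t)\ge\frac12$ for all $t$.

Thus $R_\kappa(t)=\Theta_\kappa(1/t)$ exactly when $0<\kappa<2$, and there is no uniform decay otherwise.

If $\|H_\xi\|\le\beta$, then $H_\xi^2\preceq\beta H_\xi$ (because $u^2\le\beta u$ on $[0,\beta]$), and averaging gives (A). So the upper bound in Theorem 1 is Theorem 2(a) with $\eta=1/\beta$. Condition (A) is strictly weaker: for $d=1$, let $H_\xi=2$ with probability $\frac15$ and $H_\xi=\frac12$ with probability $\frac45$. Then $\mathbb EH_\xi=\frac45$ and $\mathbb EH_\xi^2=\frac45+\frac15=1$, so (A) holds with $\beta=\frac54$ although $\|H_\xi\|$ reaches $2$.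

**Corollary 3 (Kaczmarz).** Let $Ax=b$ be consistent, with solution $x^*$, and sample row $a_i$ with probability $\|a_i\|^2/\|A\|_F^2$, each time projecting $x_t$ orthogonally onto $\{x:a_i^\top x=b_i\}$. Then
$$\mathbb E\|Ax_t-b\|^2\le\frac{12\,\|A\|_F^2\,\|x_0-x^*\|^2}{t+1}.$$

*Proof from Theorem 2(a).* Put $\beta=\|A\|_F^2$ and $H_i=\beta\,a_ia_i^\top/\|a_i\|^2$, so $\|H_i\|=\beta$. The step $\frac1\beta H_i(x-x^*)=a_i(a_i^\top x-b_i)/\|a_i\|^2$ is exactly the projection. Moreover $H=\sum_i\frac{\|a_i\|^2}{\beta}\cdot\frac{\beta a_ia_i^\top}{\|a_i\|^2}=A^\top A$, so $f(x)=\frac12\|Ax-b\|^2$. Apply (a) with $\eta=1/\beta$ and double. $\square$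

No claim is made that the constants $6$ and $\frac1{2e}$ are sharp.

## 3. From random iterates to powers of a matrix map

The purpose of this section is to replace the random trajectory by a deterministic sequence of matrices. Translate so that $x^*=0$, and put
$$B_\xi=\eta H_\xi,\qquad B=\mathbb EB_\xi=\eta H,\qquad \kappa=\eta\beta\in(0,2),\qquad q=\kappa/2<1,\qquad K=I-B.$$
The iteration is $x_{t+1}=(I-B_{\xi_t})x_t$, and (A), multiplied by $\eta^2$, reads
$$\mathbb E[B_\xi^2]\preceq\kappa B.\tag{3}$$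
Since $\mathbb E[B_\xi^2]-B^2=\mathbb E[(B_\xi-B)^2]\succeq0$, we get $B^2\preceq\kappa B$. With $B\succeq0$, each eigenvalue $u$ of $B$ satisfies $u\ge0$ and $u^2\le\kappa u$. So the spectrum of $B$ lies in $[0,\kappa]$.

On symmetric matrices define
$$T(M)=\mathbb E[(I-B_\xi)M(I-B_\xi)].$$
It is finite because $\mathbb E\|B_\xi\|^2<\infty$, and it preserves $\preceq$. By independence,
$$\mathbb E[x_t^\top Mx_t]=x_0^\top T^t(M)x_0.\tag{4}$$
Indeed, for $t=1$ this is the definition. In general, conditioning on the first step and using the case $t-1$ for the trajectory started at $x_1$ gives $\mathbb E[x_1^\top T^{t-1}(M)x_1]=x_0^\top T^t(M)x_0$. Put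
$$h_t=T^t(B)\succeq0,\qquad a_t=\|h_t\|.$$
Since $f(x)=\frac12x^\top Hx=\frac1{2\eta}x^\top Bx$,
$$\mathbb Ef(x_t)=\frac1{2\eta}x_0^\top h_tx_0\le\frac{a_t}{2\eta}\|x_0\|^2.\tag{5}$$
Therefore Theorem 2(a) and (b) follow from
$$a_t\le\frac{12}{t+1}\quad(\kappa\le1),\qquad\qquad a_t\le\frac{18}{(1-q)^6(t+1)}\quad(1<\kappa<2).\tag{6}$$

## 4. Noiseless and simultaneously diagonal matrices

We shall often use a scalar fact: for an integer $n\ge0$ and $u\in[0,1]$,
$$u(1-u)^n\le\frac1{n+1}\Big(\frac n{n+1}\Big)^n\le\frac1{n+1},\qquad\text{and}\qquad u(1-u)^n\le ue^{-nu}\le\frac1{en}\ \text{ if }n\ge1.\tag{7}$$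
The derivative of $u(1-u)^n$ vanishes in the interior only at $u=\frac1{n+1}$, and that of $ue^{-nu}$ only at $u=\frac1n$. We set $0^0=1$.

If $H_\xi\equiv H$ is not random and $\kappa\le1$, then $h_t=K^tBK^t=B(I-B)^{2t}$, so $a_t\le\frac1{2et}$ for $t\ge1$ by (7).

Suppose next that all $B_\xi$ are diagonal in one fixed orthonormal basis, with entries $b_{\xi,i}$, and $u_i=\mathbb Eb_{\xi,i}$. The coordinates decouple, and $\mathbb E(x_{t,(i)}^2)=\rho_i^t\,x_{0,(i)}^2$ with
$$0\le\rho_i=\mathbb E(1-b_{\xi,i})^2=1-2u_i+\mathbb E b_{\xi,i}^2\le1-(2-\kappa)u_i,$$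
by (3). Put $v=(2-\kappa)u_i$. It lies in $[0,\kappa(2-\kappa)]\subset[0,1]$. The $i$-th diagonal entry of $h_t$ is
$$u_i\rho_i^t\le\frac{v(1-v)^t}{2-\kappa}\le\frac1{(2-\kappa)(t+1)} .$$
So (6) holds in the diagonal case, with better constants. The difficulty lies entirely in matrices that do not commute.

## 5. A telescoping bound, and an objective that goes up

The first thing to try is the energy argument: follow $\|x_t\|^2$, whose matrix is $I$.

**Fact 1.** For all $n,t\ge0$,
$$\sum_{r=0}^nh_r\preceq\frac1{2-\kappa}I,\qquad a_t\le\kappa.$$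

*Proof.* By (3), $T(I)=I-2B+\mathbb E[B_\xi^2]\preceq I-(2-\kappa)B\preceq I$. Apply the order-preserving map $T^r$ to get $(2-\kappa)h_r\preceq T^r(I)-T^{r+1}(I)$. Sum over $r\le n$; the right side telescopes to $I-T^{n+1}(I)\preceq I$. Also $T^t(I)\preceq I$, and $B\preceq\kappa I$ gives $h_t\preceq\kappa T^t(I)\preceq\kappa I$. $\square$

This is already a $1/t$ bound on average over time: for each $x_0$, the mean of $x_0^\top h_rx_0$ over $0\le r\le n$ is at most $\frac{\|x_0\|^2}{(2-\kappa)(n+1)}$. If $\mathbb Ef(x_r)$ were nonincreasing in $r$, then $(t+1)h_t\preceq\sum_{r\le t}h_r$, and we would be finished.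

It is not nonincreasing. Take $d=2$, $\beta=\eta=1$, $v=(1,1)/\sqrt2$, and let $H_\xi=e_1e_1^\top$ with probability $1-p$, $H_\xi=vv^\top$ with probability $p$. Start at $x_0=e_2$. Then $f(x_0)=\frac12p\cdot\frac12=\frac p4$. With probability $1-p$ nothing moves. With probability $p$ the point moves to $e_2-\frac1{\sqrt2}v=(-\frac12,\frac12)$, which is orthogonal to $v$, and there $f=\frac12(1-p)\frac14$. Hence
$$\mathbb Ef(x_1)=(1-p)\frac p4+p\cdot\frac{1-p}8=\frac38\,p(1-p).$$
For $p=\frac16$ this is $\frac5{96}$, while $f(x_0)=\frac4{96}$. Projecting onto the rarely sampled line creates error against the frequently sampled one. So the bound on $\sum_rh_r$ says nothing yet about the last term $h_t$.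

## 6. Drift, noise, and a formula of Duhamel type

To reach the last term, separate the mean motion from the fluctuation. Put
$$G(M)=KMK,\qquad J(M)=\mathbb E[(B_\xi-B)M(B_\xi-B)].$$
Since $I-B_\xi=K-(B_\xi-B)$ and the cross terms have mean zero,
$$T=G+J.$$
All three maps preserve $\preceq$, and by cyclicity of the trace $\operatorname{tr}(J(M)N)=\operatorname{tr}(MJ(N))$.

In the example of Section 1 (with $\eta=1$), $B=\operatorname{diag}(\lambda,1-\lambda)$. With $D=\operatorname{diag}(1,-1)$, the fluctuation $B_\xi-B$ is $(1-\lambda)D$ with probability $\lambda$ and $-\lambda D$ with probability $1-\lambda$. So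
$$J(M)=\big(\lambda(1-\lambda)^2+(1-\lambda)\lambda^2\big)DMD=\lambda(1-\lambda)DMD.$$
In particular $J(I)=\lambda(1-\lambda)I=B(I-B)$, so the next inequality is an equality there with $\kappa=1$.

**Fact 2.** $J(I)=\mathbb E[B_\xi^2]-B^2\preceq B(\kappa I-B)$.

This is (3). It says that noise is small in directions where $B$ is small.

**Fact 3.** For all $n\ge0$, $\ \displaystyle\sum_{s=0}^nG^sJ(I)\preceq qI.$

*Proof.* We have $I-G(I)=I-(I-B)^2=2B-B^2$. For $u\ge0$ we have $\kappa u-u^2=2qu-u^2\le 2qu-qu^2=q(2u-u^2)$, because $q\le1$. So Fact 2 gives $J(I)\preceq q(I-G(I))$. Apply $G^s$ and sum; the right side telescopes to $q(I-G^{n+1}(I))\preceq qI$. $\square$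

**Duhamel formula.** For $t\ge1$,
$$h_t=G^t(B)+\sum_{s=0}^{t-1}G^sJ(h_{t-1-s}).\tag{8}$$
For $t=1$ this is $T(B)=G(B)+J(B)$. If it holds at $t-1$, then
$$h_t=J(h_{t-1})+G(h_{t-1})=J(h_{t-1})+G^t(B)+\sum_{s=0}^{t-2}G^{s+1}J(h_{t-2-s}),$$
which is (8) after shifting $s$.

Now see what (8) can give. The first term is the noiseless one, of size $1/t$ by Section 4 when $\kappa\le1$. Bounding every $h_{t-1-s}$ by $\big(\max_{r<t}a_r\big)I$ and using Fact 3 yields a bound with the term $q\max_{r<t}a_r$. The factor $q<1$ is good, but the maximum includes $a_0$, so there is no decay. The remedy is to use this argument only for the recent times, $s<m$ with $m$ a fixed fraction of $t$. Then only $a_r$ with $r\ge t-m$ occurs, and an induction hypothesis $a_r\le C/(r+1)$ gives about $q\frac{t}{t-m}\cdot\frac Ct$. We need $q\frac t{t-m}<1$; for $\kappa=1$, that is $m<t/2$.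

The old times, $s\ge m$, remain, and two natural estimates for them fail.

The first is to work term by term: by Fact 2, $G^sJ(h_r)\preceq a_rG^sJ(I)\preceq a_r\sup_uu(\kappa-u)(1-u)^{2s}\,I$. Let $\kappa=1$ and $m\le t/2$. By (7) the supremum equals $\frac1{2s+2}\big(\frac{2s+1}{2s+2}\big)^{2s+1}\ge\frac1{2et}$ for $s\le t-1$. With $a_r$ replaced by $C/(r+1)$, the resulting bound is at least $\frac C{2et}\sum_{r=0}^{t-1-m}\frac1{r+1}\ge\frac{C\log(t/2)}{2et}$. Once $\log(t/2)\ge2e$ this exceeds $\frac C{t+1}$, and the induction cannot close. Information was lost when the norm was taken inside the sum: Fact 1 bounds the matrix $\sum_rh_r$, while here we paid for $\sum_r\|h_r\|$.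

The second is to use Fact 1. If we could replace each $G^s$ with $s\ge m$ by $G^m$, the old part would be at most
$$G^mJ\Big(\sum_rh_r\Big)\preceq\frac1{2-\kappa}G^mJ(I)\preceq\frac1{2-\kappa}\sup_{u\in[0,\kappa]}u(\kappa-u)(1-u)^{2m}\,I,$$
which for $\kappa\le1$ is of order $1/m$, exactly what we want. But $G^{s}(M)\preceq G^m(M)$ is false in general for $s>m$: conjugation by a contraction need not decrease a matrix. Take $K=\operatorname{diag}(1,0)$, $M=\begin{pmatrix}1&1\\1&1\end{pmatrix}$ and $x=(1,-1)$. Then $x^\top Mx=0$, while $x^\top KMKx=1$.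

So we need one matrix that can stand in for all the late powers at once.

## 7. One matrix dominating all late powers

Move the powers of $K$ from $J(h_r)$ to the test vector:
$$x^\top G^sJ(h_r)x=\operatorname{tr}\big(J(h_r)\,K^sxx^\top K^s\big)=\operatorname{tr}\big(h_r\,J(K^sxx^\top K^s)\big).\tag{9}$$
If a single matrix $Y$ satisfies $K^sxx^\top K^s\preceq Y$ for *all* $s\ge m$ in the range, we may replace the test matrix by $Y$, and then the $h_r$ are summed against the fixed matrix $J(Y)$, where Fact 1 applies. Such a $Y$ exists because $K^sx$ changes slowly for late $s$: one increment is $K^{r}x-K^{r+1}x=K^rBx$, and $u(1-u)^r$ is of order at most $1/r$ on $[0,1]$. We telescope from $K^mx$ and use Cauchy–Schwarz.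

**Lemma 4.** Let $t\ge1$ and $0\le m\le t-1$. Then
$$\begin{aligned}a_t\le{}&\sup_{u\in[0,\kappa]}u(1-u)^{2t}+q\max_{t-m\le r\le t-1}a_r+\frac2{2-\kappa}\sup_{u\in[0,\kappa]}\Big[u(\kappa-u)(1-u)^{2m}\Big]\\&+\frac{2(t-1-m)}{2-\kappa}\sup_{u\in[0,\kappa]}\Big[\frac{\kappa-u}{2-u}\,u^2(1-u)^{2m}\Big],\end{aligned}$$
where the second term is absent if $m=0$.

*Proof.* We bound the pieces of (8).

**Step 1: the noiseless term and the recent times.** This step gives the first two terms. The matrix $G^t(B)=K^tBK^t=B(I-B)^{2t}$ has norm at most $\sup_{u\in[0,\kappa]}u(1-u)^{2t}$. For $s<m$ the index $r=t-1-s$ runs from $t-m$ to $t-1$, and $h_r\preceq a_rI$. By Fact 3,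
$$\sum_{s<m}G^sJ(h_{t-1-s})\preceq\max_{t-m\le r\le t-1}a_r\sum_{s<m}G^sJ(I)\preceq q\max_{t-m\le r\le t-1}a_r\;I.$$

**Step 2: the dominating matrix.** This step builds $Y$. Fix a unit vector $x$ and let $m\le s\le t-1$. Since $K^r-K^{r+1}=K^rB$,
$$K^sx=K^mx-\sum_{r=m}^{s-1}K^rBx.$$
The sum has $s-m\le t-1-m$ terms. For every $y$, using $(a+b)^2\le2a^2+2b^2$ and then Cauchy–Schwarz,
$$\langle y,K^sx\rangle^2\le2\langle y,K^mx\rangle^2+2(t-1-m)\sum_{r=m}^{t-2}\langle y,K^rBx\rangle^2 ,$$
where we extended the last sum to $r\le t-2$ by adding nonnegative terms. As $y$ is arbitrary, this says $K^sxx^\top K^s\preceq Y$ with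
$$Y=2K^mxx^\top K^m+2(t-1-m)\sum_{r=m}^{t-2}K^rBxx^\top BK^r\succeq0,$$
which does not depend on $s$.

**Step 3: summing the old times against $Y$.** This step uses Fact 1 on the matrix sum. By (9), by $J(K^sxx^\top K^s)\preceq J(Y)$ and by $h_r\succeq0$,
$$\sum_{s=m}^{t-1}x^\top G^sJ(h_{t-1-s})x\le\sum_{s=m}^{t-1}\operatorname{tr}\big(h_{t-1-s}J(Y)\big)=\operatorname{tr}\Big(\sum_{r=0}^{t-1-m}h_r\;J(Y)\Big).$$
Since $J(Y)\succeq0$, Fact 1, the symmetry of $J$ and Fact 2 bound the right side by
$$\frac1{2-\kappa}\operatorname{tr}J(Y)=\frac1{2-\kappa}\operatorname{tr}(J(I)Y)\le\frac1{2-\kappa}\operatorname{tr}\big(B(\kappa I-B)Y\big).$$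

**Step 4: evaluating the trace.** All matrices left are functions of $B$, so the trace reduces to scalars. The first part of $Y$ contributes
$$2\,x^\top B(\kappa I-B)K^{2m}x\le2\sup_{u\in[0,\kappa]}u(\kappa-u)(1-u)^{2m}.$$
The second part contributes $2(t-1-m)\,x^\top p(B)x$ with $p(u)=\sum_{r=m}^{t-2}u^3(\kappa-u)(1-u)^{2r}$. For $0<u\le\kappa<2$ we have $|1-u|<1$. Extending to the infinite geometric series, with $1-(1-u)^2=u(2-u)$,
$$p(u)\le\frac{u^3(\kappa-u)(1-u)^{2m}}{u(2-u)}=\frac{\kappa-u}{2-u}\,u^2(1-u)^{2m},$$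
and both sides are $0$ at $u=0$. Multiplying the two contributions by $\frac1{2-\kappa}$ gives the last two terms of the lemma.

By (8), $x^\top h_tx$ is at most the sum of the four bounds. Take the supremum over unit $x$. $\square$

The geometric series in Step 4 gains a factor $1/u$. Then for $\kappa\le1$ the supremum in the fourth term is of order $m^{-2}$. Multiplied by the length $t-1-m$, it is of order $1/t$ when $m$ is a fixed fraction of $t$.

## 8. The induction for steps $\eta\le1/\beta$

We prove $a_t\le\frac{12}{t+1}$ for $\kappa\le1$; by (5) this is Theorem 2(a), and with $\eta=1/\beta$ the upper bound of Theorem 1.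

**Step 1: small times and the choice of $m$.** This step sets up the induction. For $t\le11$, $a_t\le\kappa\le1\le\frac{12}{t+1}$ by Fact 1. Let $t\ge12$, let $N=t+1\ge13$, and assume the claim for smaller times. Take $m=\lceil N/3\rceil-1$. Then $N/3-1\le m<N/3$ and $4\le m\le t-1$. The value $N/3$ is chosen so that the recent part loses the factor $\frac12\cdot\frac32=\frac34<1$.

**Step 2: the four terms of Lemma 4, multiplied by $N$.** The aim is a total below $12$. For $\kappa\le1$ we have $q\le\frac12$, $\frac1{2-\kappa}\le1$, $\kappa-u\le1-u$ and $\frac{\kappa-u}{2-u}\le\frac{1-u}{2-u}\le\frac12$ on $[0,\kappa]\subset[0,1]$. We also use $u(1-u)^n\le\frac1{en}$ from (7).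

1. The first term is at most $\frac N{2et}\le\frac{13}{12\cdot2e}<0.20$, since $\frac{t+1}t\le\frac{13}{12}$.
2. In the second, $r\ge t-m$ gives $r+1\ge N-m>\frac{2N}3$. By the induction hypothesis the term is at most $N\cdot\frac12\cdot12\cdot\frac3{2N}=9$.
3. The third is at most $2N\sup_uu(1-u)^{2m+1}\le\frac{2N}{e(2m+1)}\le\frac{2N}{e(2N/3-1)}$. This is decreasing in $N$, being $\frac2e\big(\frac23-\frac1N\big)^{-1}$. At $N=13$ it is $\frac{26}{e\cdot 23/3}<1.25$.
4. In the fourth, $t-1-m=N-2-m\le\frac{2N}3-1$, and $u^2(1-u)^{2m}=\big(u(1-u)^m\big)^2\le\frac1{e^2m^2}$. So the term is at most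
$$2N\Big(\frac{2N}3-1\Big)\cdot\frac12\cdot\frac1{e^2m^2}\le\frac{N(2N/3-1)}{e^2(N/3-1)^2}=\frac1{e^2}\cdot\frac N{N/3-1}\cdot\Big(2+\frac1{N/3-1}\Big).$$
Both $N$-dependent factors are positive and decreasing. At $N=13$ the value is $\frac{13\cdot23/3}{e^2\cdot100/9}=\frac{8.97}{e^2}<1.22$.

**Step 3: closing.** This step adds up: $Na_t<9+0.20+1.25+1.22=11.67<12$. So the claim holds at $t$, and the induction is complete. $\blacksquare$

## 9. The induction for steps $1/\beta<\eta<2/\beta$

Now $1<\kappa<2$ and $\frac12<q<1$. We prove $a_t\le\frac{18}{(1-q)^6(t+1)}$; with $q=\eta\beta/2$, (5) gives Theorem 2(b). The spectrum of $B$ may extend beyond $1$, where $1-u$ is negative.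

**Step 1: a scalar bound on $[0,\kappa]$.** This replaces (7). Let $c=\frac\kappa{2-\kappa}=\frac q{1-q}>1$. Then for $n\ge0$ and $u\in[0,\kappa]$,
$$u|1-u|^n\le\frac c{n+1}.\tag{10}$$
On $[0,1]$ this follows from (7) and $c>1$. On $[1,\kappa]$ the left side is at most $\kappa(\kappa-1)^n$. Since $0<\kappa-1<1$, the powers decrease, so $(n+1)(\kappa-1)^n\le\sum_{j=0}^n(\kappa-1)^j\le\frac1{1-(\kappa-1)}=\frac1{2-\kappa}$.

**Step 2: the choice of $m$.** The recent part must lose a factor less than $1/q$. Let $\varepsilon=\frac{1-q}2<\frac14$, $t\ge1$, $N=t+1$ and $m=\lceil\varepsilon N\rceil-1$. Then $m+1\ge\varepsilon N$ and $0\le m<\varepsilon N<\frac N4\le\frac t2$, so $m\le t-1$. Also $N-m>(1-\varepsilon)N$. Put $C_n=\max_{0\le r\le n}(r+1)a_r$.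

**Step 3: the four terms of Lemma 4, multiplied by $N$.** The aim is a linear recursion for $C_t$. We use $2-\kappa=2(1-q)$ and $0\le\kappa-u\le2q$. We also use $\frac{\kappa-u}{2-u}\le q$, which holds because $2(\kappa-u)\le\kappa(2-u)$ reduces to $\kappa u\le2u$.

1. The first term is at most $\frac{cN}{2t+1}\le c$, by (10) with $n=2t$.
2. In the second (absent if $m=0$), $a_r\le\frac{C_{t-1}}{r+1}\le\frac{C_{t-1}}{N-m}$, so it is at most $\frac q{1-\varepsilon}C_{t-1}=\frac{2q}{1+q}C_{t-1}$, because $1-\varepsilon=\frac{1+q}2$.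
3. The third is at most $\frac N{1-q}\cdot2q\cdot\frac c{2m+1}\le\frac{2q}{1-q}\cdot\frac{cN}{m+1}\le\frac{2q}{1-q}\cdot\frac c\varepsilon=\frac{4c^2}{1-q}$.
4. The fourth, using $t-1-m\le N$ and $\big(u|1-u|^m\big)^2\le\frac{c^2}{(m+1)^2}$, is at most $\frac{N^2}{1-q}\cdot q\cdot\frac{c^2}{(m+1)^2}\le\frac q{1-q}\cdot\frac{c^2}{\varepsilon^2}=\frac{4c^3}{(1-q)^2}$.

Since $c\le\frac1{1-q}$, terms 1, 3 and 4 together are at most
$$\Lambda:=c+\frac{4c^2}{1-q}+\frac{4c^3}{(1-q)^2}\le\frac1{1-q}+\frac4{(1-q)^3}+\frac4{(1-q)^5}\le\frac9{(1-q)^5}.$$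

**Step 4: solving the recursion.** This step turns $(t+1)a_t\le\Lambda+\rho\,C_{t-1}$, with $\rho=\frac{2q}{1+q}$, into a uniform bound. Note that $1-\rho=\frac{1-q}{1+q}$. Let $D=\max\big(2,\frac\Lambda{1-\rho}\big)$. By Fact 1, $C_0=a_0\le\kappa<2\le D$. If $C_{t-1}\le D$, then $(t+1)a_t\le(1-\rho)D+\rho D=D$, hence $C_t\le D$. So for all $t$,
$$C_t\le\max\Big(2,\frac{1+q}{1-q}\Lambda\Big)\le\frac{18}{(1-q)^6}.\qquad\blacksquare$$

## 10. Lower bounds from rare sampling and from overshooting

**Theorem 1, lower bound.** The instance is the one of Section 1, with $d=2$ and $\beta=1$. It is randomized Kaczmarz with importance sampling for $A=\operatorname{diag}(\sqrt\lambda,\sqrt{1-\lambda})$ and $b=0$: here $\|A\|_F^2=1$, the rows are sampled with probabilities $\lambda$ and $1-\lambda$, and $a_ia_i^\top/\|a_i\|^2=e_ie_i^\top$. Since $\|x_0\|=1$, (2) gives $R(t)\ge\frac1{2e(t+1)}$ for $t\ge1$. At $t=0$, (1) is $\frac\lambda2$, and $\lambda\to1$ gives $R(0)\ge\frac12\ge\frac1{2e}$.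

For $\gamma>1$ we get $t^\gamma R(t)\ge\frac{t^\gamma}{2e(t+1)}\to\infty$, so $R(t)=O(t^{-\gamma})$ fails. For $\gamma\le1$ it holds by $R(t)\le\frac6{t+1}$. Hence $\gamma^*=1$, and Theorem 1 is proved. $\blacksquare$

**Theorem 2(c).** To see the dependence on the step, use one dimension. Let $d=1$, $\beta=1$, $x_0=1$, and let $H_\xi=1$ with probability $p$ and $H_\xi=0$ otherwise. With step $\kappa$, a step multiplies $x$ by $1-\kappa$ or by $1$, so
$$\mathbb Ex_t^2=\big(1-p+p(1-\kappa)^2\big)^t=\big(1-p\,\kappa(2-\kappa)\big)^t,\qquad\mathbb Ef(x_t)=\frac p2\big(1-p\,\kappa(2-\kappa)\big)^t.$$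
Choose $p=\frac1{\kappa(2-\kappa)(t+1)}$, which is at most $1$ by the hypothesis $(t+1)\kappa(2-\kappa)\ge1$. Then
$$R_\kappa(t)\ge\frac1{2\kappa(2-\kappa)(t+1)}\Big(1-\frac1{t+1}\Big)^t\ge\frac1{2e\,\kappa(2-\kappa)(t+1)},$$
with $0^0=1$ at $t=0$. For $\kappa\le1$ we have $\kappa(2-\kappa)\le2\kappa$, so in this range of $t$ the bound is at least $\frac1{4e\,\kappa(t+1)}$. It matches (a), which reads $R_\kappa(t)\le\frac6{\kappa(t+1)}$, up to an absolute constant. $\blacksquare$

**Theorem 2(d).** Let $d=1$ and $H_\xi\equiv\beta$. Then $x_t=(1-\kappa)^tx_0$, and for $\kappa\ge2$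
$$\frac{f(x_t)}{\beta x_0^2}=\frac12(1-\kappa)^{2t}\ge\frac12.\qquad\blacksquare$$

For fixed $\kappa\in(0,2)$, the hypothesis of (c) holds for all large $t$. So (a) and (b), divided by $\beta\|x_0-x^*\|^2$, together with (c) give $R_\kappa(t)=\Theta_\kappa(1/t)$. For $\kappa\ge2$, (d) excludes any uniform decay.
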